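# A finitely presented residually finite group with a non-residually finite ascending HNN-extension

Conventions: $[g,h]=ghg^{-1}h^{-1}$; groups act on the left; $\mathbb Z/0$ means $\mathbb Z$; $\langle\langle\,\cdot\,\rangle\rangle$ is the normal closure.

## 1. Divisibility by $p$ in $\langle z,t\mid t^{-1}zt=z^p\rangle$

Fix an integer $p\ge 2$ and let $B=\langle z,t\mid t^{-1}zt=z^p\rangle$. Let us see what a finite quotient of $B$ can know about the powers of $z$.

Let $\theta:B\to Q$ be a homomorphism to a finite group. The elements $\theta(z)$ and $\theta(z)^p$ are conjugate, so they have the same order $n$. The order of $\theta(z)^p$ is $n/\gcd(n,p)$, hence $\gcd(n,p)=1$. Take $p=2$ and $n=5$: then $\theta(z)=\theta(z^6)=\theta\big((z^2)^3\big)$. In general choose $k\ge1$ with $pk\equiv1\pmod n$; then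
$$\theta(z)=\theta(z^{pk})\in\theta(\langle z^p\rangle).$$
So every finite quotient of $B$ believes that $z$ is a power of $z^p$, although $z\notin\langle z^p\rangle$ in $B$. No finite quotient sees divisibility by $p$.

Nevertheless every non-identity element of $B$ survives in some finite quotient. The relation gives $zt=tz^p$ and $t^{-1}z=z^pt^{-1}$, so letters $t$ can be moved left and letters $t^{-1}$ right, and every element is $t^iz^mt^{-j}$ with $i,j\ge0$. If $i\ne j$, the $t$-exponent $i-j$ is nonzero, so the element survives in $\mathbb Z$ and then in some $\mathbb Z/r$. If $i=j$ and $m\neq0$, the element is conjugate to $z^m$. Take a prime $n>\max(|m|,p)$ and $r\geq 1$ with $p^r\equiv1\pmod n$; then $z^m$ survives in $(\mathbb Z/n)\rtimes(\mathbb Z/r)$, where $z\mapsto1\in\mathbb Z/n$ and $t^{-1}at=pa$.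

Here are the notions behind this example.

**Definition.** A group is *residually finite* (RF) if for every $g\neq1$ there is a homomorphism to a finite group that does not send $g$ to $1$.

**Definition.** Let $\phi:G\to G$ be an injective homomorphism. The *ascending HNN-extension* of $G$ associated to $\phi$ is $H=\langle G,t\mid t^{-1}gt=\phi(g)\ (g\in G)\rangle$.

The group $B$ is the case $G=\mathbb Z$, $\phi(z)=z^p$. Two textbook facts: $G$ embeds in $H$; and, by the same moves $gt=t\phi(g)$ and $t^{-1}g=\phi(g)t^{-1}$ as above, every element of $H$ is $t^iwt^{-j}$ with $i,j\ge0$, $w\in G$. In particular an element with $t$-exponent $0$ is conjugate to an element of $G$.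

**Definition.** A subset $S$ of a group $\Gamma$ is *closed* (in the profinite topology) if for each $g\notin S$ there is a finite-index $K\lhd\Gamma$ with $g\notin SK$, that is, some finite quotient separates $g$ from $S$.

For example $\{1\}$ is closed in $\Gamma$ exactly when $\Gamma$ is RF; $n\mathbb Z$ is closed in $\mathbb Z$; the non-negative integers are not closed in $\mathbb Z$, because they meet every coset of every $n\mathbb Z$ with $n\ge1$. The computation above says that $\langle z^p\rangle$ is closed in $\langle z\rangle$ but not in $B$.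

So an ascending HNN-extension can destroy the separation of a *subgroup* from an element. Can it destroy residual finiteness itself? Sapir and Wise constructed non-residually finite ascending HNN-extensions of finitely generated RF groups. The problem for this lecture asks for more: is there a *finitely presented* RF group $G$ with an injective endomorphism whose ascending HNN-extension is not RF? The answer is yes.

## 2. Commutators that test membership, and the relation $n\mid m$

**A first attempt.** To turn "$z$ cannot be separated from $\langle z^p\rangle$" into "some element dies in every finite quotient", add a generator that commutes with $z^p$ only. Let $G_0=\langle z,x\mid[x,z^p]\rangle$ and try $\phi(z)=z^p$, $\phi(x)=x$. This respects the relation, since $[x,z^{p^2}]=1$. In $G_0$ we have $[x,z]\ne1$, because it is nontrivial in the quotient $\langle z\mid z^p\rangle*\langle x\rangle$. And in a finite group where $z$ and $z^p$ are conjugate, $z$ equals a power of $z^p$, so $[x,z]$ dies.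

The attempt breaks at one point: $\phi([x,z])=[x,z^p]=1$, so $\phi$ is not injective. If $x$ centralizes exactly $D=\langle z^d\rangle$, injectivity requires $\phi^{-1}(D)=D$. But $\phi^{-1}(\langle z^d\rangle)=\{z^m: d\mid pm\}=\langle z^{d/\gcd(d,p)}\rangle$ for $d\ne 0$, so we would need $\gcd(d,p)=1$ or $D=1$. For such $D$ the separation is *not* lost in $B$: if $\gcd(d,p)=1$, the quotient $(\mathbb Z/d)\rtimes(\mathbb Z/r)$ with $p^r\equiv 1\pmod d$ detects whether $d\mid m$; if $D=1$, use that $B$ is RF. The property "$p\mid m$" is lost in finite quotients but is not $\phi$-invariant.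

**Two numbers in place of one.** The relation "$n\mid m$" *is* invariant under $(n,m)\mapsto(pn,pm)$, and finite quotients in which the order of $z$ is prime to $p$ cannot tell that $p\nmid 1$. So we let an element record both numbers,
$$g_{n,m}=c^nz^mc^{-n},\qquad \phi(c)=c^p,\quad\phi(z)=z^p,\qquad\text{so }\ \phi(g_{n,m})=g_{pn,pm},$$
and look for a set $E$ with $g_{n,m}\in E\iff n\mid m$.

**Two centralizers test a product set.** If $x$ commutes with a subgroup $D_1$, $y$ with $D_2$, and $[x,y]=1$, then for $g=d_1d_2\in D_1D_2$
$$[x,gyg^{-1}]=[d_1xd_1^{-1},d_1yd_1^{-1}]=d_1[x,y]d_1^{-1}=1 .$$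
We shall arrange that this is the only reason for $[x,gyg^{-1}]$ to vanish. Finitely many relations suffice if $D_1,D_2$ are finitely generated, and $E=D_1D_2$ need not be a subgroup.

**Producing divisibility.** If $ubu^{-1}=bz$ with $z$ commuting with $b$ and $u$, then $u^nb^ku^{-n}=(bz^n)^k=b^kz^{nk}$, so $u^nb^ku^{-n}b^{-k}=z^{nk}$: the multiples of $n$ appear. In $\langle b,z,u\rangle$ alone the subgroup $\langle b,u\rangle$ contains $ubu^{-1}b^{-1}=z$, so taking $D_1=\langle b,u\rangle$ would put every $z^m$ in $E$. The letter $c$ keeps track of $n$: if $c$ commutes with $u$, then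
$$(cu)^nb^k(cu)^{-n}\cdot c^nb^{-k}c^{-n}=c^n\,b^kz^{nk}\,b^{-k}c^{-n}=g_{n,nk}. \tag{1}$$
So $D_1=\langle b,cu\rangle$ and $D_2=\langle b,c\rangle$ give $g_{n,m}\in D_1D_2$ whenever $n\mid m$. That the converse holds, and that the resulting group is RF, has to be proved.

**Theorem 1.** *Let*
$$G=\langle b,z,c,u,x,y \mid [b,z],\,[u,z],\,[u,c],\ ubu^{-1}=bz,\ [x,b],\,[x,cu],\,[y,b],\,[y,c],\,[x,y]\rangle ,$$
*let $p\ge 2$ be an integer, and set*
$$\phi=\phi_p:\quad b\mapsto b,\ z\mapsto z^p,\ c\mapsto c^p,\ u\mapsto u^p,\ x\mapsto x,\ y\mapsto y .$$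
*Then $G$ is residually finite, $\phi$ is an injective endomorphism of $G$, and $H_p=\langle G,t\mid t^{-1}gt=\phi(g)\ (g\in G)\rangle$ is not residually finite. Explicitly, for $g=c^pzc^{-p}$ the element $[x,gyg^{-1}]\neq1$ dies in every finite quotient of $H_p$.*

The proof occupies Sections 3–8. Section 9 gives finite classifying spaces (Theorem 2), and Section 10 computes exactly which elements of $H_p$ die in all finite quotients (Theorem 3).

## 3. The group $\Gamma$, its retractions, and coordinates

**Step 1: the subgroup without $x,y$.** This step fixes the group in which $E$ lives, and two retractions. Let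
$$\Gamma=\langle b,z,c,u\mid [b,z],[u,z],[u,c],ubu^{-1}=bz\rangle=F\rtimes\langle u\rangle,\qquad F=\langle b,z\rangle*\langle c\rangle\cong\mathbb Z^2*\mathbb Z,$$
where $u$ has infinite order and acts by the automorphism $\sigma:b\mapsto bz,\ z\mapsto z,\ c\mapsto c$ of $F$. Let $\Phi=\langle b,c\rangle\le F$, free on $b,c$. Killing $z$ and $u$ respects the relations, so there is a retraction $r:\Gamma\to\Phi$ with $b\mapsto b$, $c\mapsto c$, $z,u\mapsto1$. Let $i:\Phi\to\Gamma$ be given by $b\mapsto b$, $c\mapsto cu$. Then $r\circ i=\mathrm{id}$, so $i$ is injective. Put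
$$D_1=i(\Phi)=\langle b,cu\rangle,\qquad D_2=\Phi=\langle b,c\rangle,\qquad E=D_1D_2 .$$
The maps $\rho_1=i\circ r$ and $\rho_2=r$ are idempotent endomorphisms of $\Gamma$ with images $D_1$ and $D_2$.

**Step 2: quotients $\Gamma_N$ and free-product coordinates.** To decide membership in $E$ we need coordinates, and later we need them also modulo $N$. Let $N=0$ or $N\ge2$, and put
$$F_N=F/\langle\langle z^N\rangle\rangle,\qquad \Gamma_N=\Gamma/\langle\langle z^N,u^N\rangle\rangle .$$
Since $\sigma$ fixes $z$, it acts on $F_N$; and $\sigma^N(b)=bz^N=b$ in $F_N$, so $\sigma^N$ is trivial there. Hence $u^N$ is central in $F_N\rtimes\langle u\rangle$, and $\Gamma_N=F_N\rtimes\langle u\mid u^N\rangle$. For $N=0$ we recover $\Gamma_0=\Gamma$, $F_0=F$.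

Let $Y=\Phi/\langle b\rangle$ be the set of cosets $Q=q\langle b\rangle$, and put $y_Q=qzq^{-1}\in F_N$. This is well defined because $[b,z]=1$. Then
$$F_N\cong\Lambda_N\rtimes\Phi,\qquad \Lambda_N=\mathop{*}_{Q\in Y}\langle y_Q\mid y_Q^N\rangle ,$$
where $\Phi$ permutes the $y_Q$ by left multiplication on $Y$. Indeed, define $F_N\to\Lambda_N\rtimes\Phi$ by $b\mapsto b$, $c\mapsto c$, $z\mapsto y_{\langle b\rangle}$; the relations hold because $b$ fixes the coset $\langle b\rangle$ and $y_{\langle b\rangle}^N=1$. Define the map back by $y_{q\langle b\rangle}\mapsto qzq^{-1}$ and the identity on $\Phi$; it respects $y_Q^N=1$ and the action. The two maps are mutually inverse on generators. For $N=0$ the group $\Lambda_0$ is free on $\{y_Q\}$.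

So every element of $F_N$ is uniquely $\lambda q$ with $\lambda\in\Lambda_N$, $q\in\Phi$. Note that $g_{n,m}=c^nz^mc^{-n}=y_{c^n\langle b\rangle}^m$. Let $\mathrm{ht}:\Phi\to\mathbb Z$ be the homomorphism $b\mapsto0$, $c\mapsto1$; it descends to a function on $Y$. Let $D_j(N),E_N$ be the images of $D_j,E$ in $\Gamma_N$, so $E_N=D_1(N)D_2(N)$.

**Step 3: the elements of $D_1$ in these coordinates.** Let $v=c^{\nu_0}b^{\kappa_1}c^{\nu_1}\cdots b^{\kappa_l}c^{\nu_l}\in\Phi$ be reduced, meaning $\kappa_j\ne0$ for all $j$ and $\nu_j\ne0$ for $0<j<l$ (while $\nu_0,\nu_l$ may be $0$). Put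
$$p_j=c^{\nu_0}b^{\kappa_1}\cdots b^{\kappa_{j-1}}c^{\nu_{j-1}},\qquad P_j=p_j\langle b\rangle,\qquad h_j=\mathrm{ht}(p_j)=\nu_0+\dots+\nu_{j-1}.$$
Since $(cu)^\nu=c^\nu u^\nu$, $u^hb^\kappa u^{-h}=b^\kappa z^{\kappa h}$ and $[u,c]=[u,z]=1$, moving all the $u$'s to the right gives
$$i(v)=c^{\nu_0}\,b^{\kappa_1}z^{\kappa_1h_1}\,c^{\nu_1}\,b^{\kappa_2}z^{\kappa_2h_2}\cdots b^{\kappa_l}z^{\kappa_lh_l}\,c^{\nu_l}\,u^{\mathrm{ht}(v)} .$$
Now move the powers of $z$ to the left. The power $z^{\kappa_jh_j}$ is preceded by the $\Phi$-prefix $p_jb^{\kappa_j}$, so it becomes $y_{P_j}^{\kappa_jh_j}$: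
$$i(v)=\Big(\prod_{j=1}^{l}y_{P_j}^{\kappa_jh_j}\Big)\,v\,u^{\mathrm{ht}(v)}\qquad(\text{factors in the order } j=1,\dots,l). \tag{2}$$
The cosets $P_j$ are pairwise distinct: for $a<j$ the word $p_a^{-1}p_j=b^{\kappa_a}c^{\nu_a}\cdots c^{\nu_{j-1}}$ is reduced and contains a nonzero power of $c$, so it is not in $\langle b\rangle$.

For example, $v=c^2bc^{-3}b^5$ gives $i(v)=c^2u^2\,b\,c^{-3}u^{-3}\,b^5=c^2bz^2c^{-3}\,b^5z^{-5}\,u^{-1}=y_{c^2\langle b\rangle}^{2}\;y_{c^2bc^{-3}\langle b\rangle}^{-5}\;v\,u^{-1}$, with heights $h_1=2$, $h_2=-1$.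

**Step 4: reducing membership in $E_N$ to $\Lambda_N$.** We want to strip off $\Phi$ and the powers of $cu$. Put
$$V_N=\Big\{\prod_j y_{P_j}^{\kappa_jh_j}\ :\ v\in\Phi\Big\}\subset\Lambda_N ,$$
where $\kappa_j,P_j,h_j$ are the data of $v$. A general element of $E_N$ is $i(v)w$ with $v,w\in\Phi$. By (2) it lies in $F_N$ iff $\mathrm{ht}(v)\equiv0\pmod N$, and then it equals $\prod_jy_{P_j}^{\kappa_jh_j}\cdot vw$. Here $w$ is arbitrary. Replacing $v$ by $vc^{-\mathrm{ht}(v)}$ changes only $\nu_l$, hence changes none of $\kappa_j,P_j,h_j$ with $j\le l$, and makes the height $0$. So the height condition does not shrink the set of products: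
$$E_N\cap F_N=V_N\Phi. \tag{3}$$
Every $g\in\Gamma_N$ can be written $g=(cu)^e\lambda q$ with $\lambda\in\Lambda_N$, $q\in\Phi$, because $(cu)^e$ and $u^e$ agree modulo $F_N$. As $cu\in D_1(N)$, we have $g\in E_N$ iff $\lambda q\in E_N$. By (3) and uniqueness of $\lambda q$,
$$(cu)^e\lambda q\in E_N\iff\lambda\in V_N. \tag{4}$$

## 4. Which elements of $\Lambda_N$ lie in $V_N$

The next lemma decides membership. The point is that the last syllable of $\lambda$ determines a path in $\Phi$, and this path forces all the earlier syllables; only the last exponent is free, up to a divisibility condition.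

**Lemma 1.** *Let $1\ne\lambda\in\Lambda_N$ have free-product normal form $\lambda=y_{Q_1}^{M_1}\cdots y_{Q_s}^{M_s}$ ($Q_i\ne Q_{i+1}$, $0\ne M_i\in\mathbb Z/N$). Let $q_s=c^{\nu_0}b^{\kappa_1}c^{\nu_1}\cdots b^{\kappa_{l-1}}c^{\nu_{l-1}}$ be the unique element of $Q_s$ whose reduced form does not end in $b^{\pm1}$, and define $P_j,h_j$ ($1\le j\le l$) as in Step 3, so $P_l=Q_s$ and $h_l=\mathrm{ht}(Q_s)$. Then $\lambda\in V_N$ iff*

* $(A_N)$ *the sequence $(P_j,\kappa_jh_j \bmod N)_{1\le j\le l-1}$, after deleting the entries with $\kappa_jh_j\equiv0$, equals $(Q_i,M_i)_{1\le i\le s-1}$; and*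
* $(B_N)$ $M_s\in h_l\cdot\mathbb Z/N$.

*Proof.* Suppose $\lambda=\prod_jy_{P_j}^{\kappa_jh_j}$ comes from some $v\in\Phi$. The cosets $P_j$ of $v$ are distinct, so deleting the trivial syllables leaves the normal form of $\lambda$. Let $l$ be the index of the last nontrivial syllable. Then $P_l=Q_s$ and $M_s=\kappa_lh_l$ in $\mathbb Z/N$. The element $p_l$ lies in $Q_s$ and does not end in $b^{\pm1}$: either $l=1$ and $p_1=c^{\nu_0}$, or $\nu_{l-1}\ne0$. So $p_l=q_s$, and the data of $q_s$ are those of $v$ up to index $l$. The syllables before the last give $(A_N)$, and $M_s=\kappa_lh_l$ gives $(B_N)$.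

Conversely, assume $(A_N)$ and $(B_N)$. Choose $\kappa\in\mathbb Z$ with $\kappa h_l\equiv M_s\pmod N$. Then $\kappa\neq0$ because $M_s\ne0$, so $v=q_sb^\kappa$ is reduced with data $(P_j,\kappa_j,h_j)_{j<l}$ and $(P_l,\kappa,h_l)$. By $(A_N)$ its first $l-1$ syllables multiply to $y_{Q_1}^{M_1}\cdots y_{Q_{s-1}}^{M_{s-1}}$, and its last one is $y_{Q_s}^{M_s}$. So $\lambda\in V_N$. $\square$

*Examples with $N=0$.* For $Q_s=cbc\langle b\rangle$ we have $q_s=cbc$, $P_1=c\langle b\rangle$, $\kappa_1=h_1=1$, $h_2=2$. Hence $y_{c\langle b\rangle}\,y_{cbc\langle b\rangle}^2\in V_0$, while $y_{cbc\langle b\rangle}^2\notin V_0$ since $(A_0)$ fails. For $\lambda=g_{n,m}=y^m_{c^n\langle b\rangle}$ with $m\ne0$ we have $s=l=1$, $h_1=n$, $M_1=m$; condition $(A_0)$ compares two empty sequences, and $(B_0)$ says $n\mid m$. This is the converse to (1) promised in Section 2. In particular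
$$g=c^pzc^{-p}\notin E,\qquad\text{because } p\nmid1. \tag{5}$$

## 5. $D_1$, $D_2$ and $D_1D_2$ are closed in $\Gamma$

Some elementary facts. Translates and finite unions of closed sets are closed (left and right translations permute the cosets of finite-index normal subgroups). The preimage of a closed set under a homomorphism is closed: pull back the separating quotient. If $L\le\Gamma$ has finite index and $S\subset L$ is closed in $L$, then $S$ is closed in $\Gamma$: for $g\notin L$ the normal core $K$ of $L$ satisfies $SK\subset L$, so $g\notin SK$; for $g\in L\setminus S$ take $K_1\lhd L$ of finite index with $g\notin SK_1$ and replace $K_1$ by its core in $\Gamma$. With $S=\{1\}$ this shows that a group with an RF subgroup of finite index is RF.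

Also, *if $A$ is finitely generated and RF, then $A\rtimes\langle u\rangle$ with $u$ of infinite order is RF* (a case of a theorem of Mal'cev). An element outside $A$ survives in $\mathbb Z$. For $1\ne a\in A$ choose a subgroup of finite index of $A$ missing $a$; the intersection $A_0$ of all subgroups of $A$ of that index is characteristic of finite index, as $A$ is finitely generated. Then $a$ survives in $(A/A_0)\rtimes\langle u\rangle$. Some $u^m$ with $m\ge1$ acts trivially on the finite group $A/A_0$, so it is central, and $a$ survives in the finite group $(A/A_0)\rtimes\langle u\mid u^m\rangle$.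

Since free products of RF groups are RF, $F=\mathbb Z^2*\mathbb Z$ is RF; hence so is $\Gamma=F\rtimes\langle u\rangle$.

**Lemma 2.** *$D_1$, $D_2$ and $E=D_1D_2$ are closed in $\Gamma$.*

**Step 1: $D_j$ is closed.** This uses that $D_j$ is a retract. Let $g\notin D_j$. Then $g^{-1}\rho_j(g)\ne1$, so there is a finite-index $K\lhd\Gamma$ with $g^{-1}\rho_j(g)\notin K$. Let $K'=K\cap\rho_j^{-1}(K)$, normal of finite index. If $g=dk$ with $d\in D_j$, $k\in K'$, then $\rho_j(g)=d\rho_j(k)$ and $g^{-1}\rho_j(g)=k^{-1}\rho_j(k)\in K$, a contradiction. So $g\notin D_jK'$.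

**Step 2: if $g\notin E$, some $\Gamma_N$ with $N\ge2$ has the image of $g$ outside $E_N$.** This replaces $\Gamma$ by a virtually free group. Write $g=(cu)^e\lambda q$ with $\lambda\in\Lambda_0$, $q\in\Phi$. By (4) with $N=0$, $\lambda\notin V_0$, so $\lambda\ne1$. Take the data of Lemma 1 for $\lambda$ with $N=0$. Choose $N\ge2$ larger than every $|M_i|+|\kappa_jh_j|$ ($1\le i\le s$, $1\le j\le l-1$) and every $|M_i|$, and divisible by $h_l$ if $h_l\ne0$.

* The residues of the $M_i$ mod $N$ are nonzero, so the normal form of $\lambda$ persists in $\Lambda_N$. By the size of $N$, $\kappa_jh_j\equiv0$ only if $\kappa_jh_j=0$ (for $1\le j\le l-1$), and $\kappa_jh_j\equiv M_i$ only if they are equal. So $(A_N)\Leftrightarrow(A_0)$.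
* If $(B_0)$ fails and $h_l=0$, then $(B_N)$ fails because $M_s\not\equiv0$.
* If $(B_0)$ fails and $h_l\ne0$, then $(B_N)$ would say $M_s\equiv\kappa h_l\pmod N$, and $h_l\mid N$ would give $h_l\mid M_s$, a contradiction. So $(B_N)$ fails.

One of $(A_0),(B_0)$ fails, so one of $(A_N),(B_N)$ fails. Thus $\lambda\notin V_N$, and by (4) the image of $g$ is not in $E_N$.

**Step 3: a free subgroup of finite index in $\Gamma_N$.** This lets us use theorems on free groups. For $N\ge2$ let $\mathrm{Heis}(\mathbb Z/N)=(\langle b\rangle\times\langle z\rangle)\rtimes\langle u\rangle$ with $b,z,u$ of order $N$, $ubu^{-1}=bz$, $uzu^{-1}=z$; this is a group of order $N^3$, since $b\mapsto bz$, $z\mapsto z$ is an automorphism of $(\mathbb Z/N)^2$ whose $N$-th power is trivial. Sending $c\mapsto1$ and $b,z,u$ to the elements of the same name respects the relations of $\Gamma_N$ and gives a surjection $\Gamma_N\to\mathrm{Heis}(\mathbb Z/N)$. Let $L$ be its kernel, of index $N^3$.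

The $u$-exponent mod $N$ is detected in $\mathrm{Heis}(\mathbb Z/N)$, so $L\le F_N=(\langle b\rangle\times\langle z\mid z^N\rangle)*\langle c\rangle$. The intersection of $L$ with $\langle b\rangle\times\langle z\mid z^N\rangle$ is $\langle b^N\rangle$, which is infinite cyclic, and $L\cap\langle c\rangle=\langle c\rangle$; since $L$ is normal in $\Gamma_N$, it meets every conjugate of these factors in an infinite cyclic group. By Kurosh's theorem $L$ is a free product of a free group and infinite cyclic groups, so $L$ is free. It is finitely generated, having finite index in a finitely generated group.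

**Step 4: $E_N$ is closed in $\Gamma_N$ for $N\ge2$.** Put $H_j=D_j(N)\cap L$. It has finite index in the finitely generated group $D_j(N)$, so it is finitely generated. Products of finitely generated subgroups of a free group are closed (G. Niblo, *J. Pure Appl. Algebra* 78 (1992); L. Ribes–P. Zalesskii, *Bull. LMS* 25 (1993)). So $H_1H_2$ is closed in $L$, hence in $\Gamma_N$. Writing $D_1(N)$ as a finite union of cosets $aH_1$ and $D_2(N)$ as a finite union of cosets $H_2d$, we see that $E_N=D_1(N)D_2(N)$ is a finite union of translates $aH_1H_2d$, hence closed.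

**Step 5: $E$ is closed.** If $g\notin E$, Step 2 gives $N\ge 2$ with the image of $g$ outside $E_N$, and Step 4 gives a finite quotient of $\Gamma_N$ separating it from $E_N$. Pulled back to $\Gamma$, this separates $g$ from $E$. $\square$

## 6. The right-angled Artin group over a coset graph

**Definition.** The *right-angled Artin group* (RAAG) $A(\mathcal G)$ of a graph $\mathcal G$ has one generator per vertex, and two generators commute whenever their vertices are adjacent. A subgraph is *full* if it contains all edges of $\mathcal G$ between its vertices.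

Two nonadjacent vertices give a free group of rank 2, two adjacent ones give $\mathbb Z^2$. If $\mathcal G_0\subset\mathcal G$ is full, then killing the generators outside $\mathcal G_0$ gives a retraction $A(\mathcal G)\to A(\mathcal G_0)$, so $A(\mathcal G_0)$ embeds in $A(\mathcal G)$. RAAGs on finite graphs are RF, for example because they are linear (Hsu–Wise 1999, Davis–Januszkiewicz 2000).

Call a set $E'\subset\Gamma$ *bi-invariant* if $D_1E'D_2=E'$. For bi-invariant $E'$ let $\mathcal G(E')$ be the bipartite graph with vertex set $\Gamma/D_1\sqcup\Gamma/D_2$ and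
$$gD_1\sim hD_2\iff g^{-1}h\in E',$$
which does not depend on the representatives. $\Gamma$ acts on it by left multiplication. Write $X_{gD_1},Y_{hD_2}$ for the generators of $A(\mathcal G(E'))$. The set $E$ itself is bi-invariant, and we put $\mathcal G=\mathcal G(E)$; in Section 10 a second set will appear.

**Step 1: $G\cong A(\mathcal G)\rtimes\Gamma$ via $x\mapsto X_{D_1}$, $y\mapsto Y_{D_2}$.** This makes the commutation in $G$ visible. The relations of $G$ hold in $A(\mathcal G)\rtimes\Gamma$: $D_1$ fixes the vertex $D_1$, $D_2$ fixes the vertex $D_2$, and these vertices are adjacent because $1\in E$. For the inverse send $\Gamma\to G$ in the evident way, $X_{gD_1}\mapsto gxg^{-1}$, and $Y_{hD_2}\mapsto hyh^{-1}$. This is well defined on cosets, since in $G$ the element $x$ commutes with $D_1$ and $y$ with $D_2$. If $g^{-1}h=d_1d_2$, then $hd_2^{-1}=gd_1$, so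
$$gxg^{-1}=(gd_1)x(gd_1)^{-1}\quad\text{and}\quad hyh^{-1}=(hd_2^{-1})y(hd_2^{-1})^{-1}=(gd_1)y(gd_1)^{-1}$$
commute. Equivariance under conjugation by $\Gamma$ is clear. The two maps are mutually inverse on generators.

Consequently, for $g\in\Gamma$ we have $gyg^{-1}=Y_{gD_2}$, and
$$[x,gyg^{-1}]=1 \text{ in } G\iff D_1\sim gD_2\iff g\in E. \tag{6}$$

**Lemma 3.** *Let $E'\supset E$ be bi-invariant and $K\lhd\Gamma$ of finite index with $E'K=EK$. Let $\bar\Gamma=\Gamma/K$, let $\bar D_j$ be the image of $D_j$, $\bar E=\bar D_1\bar D_2$, and let $\bar{\mathcal G}$ be the finite graph on $\bar\Gamma/\bar D_1\sqcup\bar\Gamma/\bar D_2$ with $\bar g\bar D_1\sim\bar h\bar D_2$ iff $\bar g^{-1}\bar h\in\bar E$. Then there is a natural homomorphism $A(\mathcal G(E'))\rtimes\Gamma\to A(\bar{\mathcal G})\rtimes\bar\Gamma$, and the target is RF. If $\mathcal G_0$ is a finite full subgraph of $\mathcal G(E')$ such that $g^{-1}g'\notin D_jK$ for distinct vertices $gD_j,g'D_j$ of $\mathcal G_0$ and $g^{-1}h\notin EK$ for nonadjacent vertices $gD_1,hD_2$ of $\mathcal G_0$, then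 this homomorphism is injective on $A(\mathcal G_0)$.*

*Proof.* The map $gD_j\mapsto\bar g\bar D_j$ is equivariant and sends edges to edges: if $g^{-1}h\in E'\subset EK$ then $\bar g^{-1}\bar h\in\bar E$. So it induces the homomorphism. The target contains $A(\bar{\mathcal G})$, which is RF, with finite index, so it is RF by Section 5. Under the hypotheses on $\mathcal G_0$, distinct vertices of $\mathcal G_0$ stay distinct and nonadjacent vertices on opposite sides stay nonadjacent; vertices on the same side are never adjacent. So $\mathcal G_0$ maps isomorphically onto a full subgraph of $\bar{\mathcal G}$, whose RAAG embeds in $A(\bar{\mathcal G})$. $\square$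

**Step 2: $G$ is residually finite.** Let $1\ne w\in G=A(\mathcal G)\rtimes\Gamma$. If the image of $w$ in $\Gamma$ is nontrivial, use that $\Gamma$ is RF. Otherwise $w\in A(\mathcal G)$, and $w\in A(\mathcal G_0)$ for a finite full subgraph $\mathcal G_0$, since only finitely many generators occur. The hypotheses of Lemma 3 on $\mathcal G_0$ (with $E'=E$, where $E'K=EK$ is automatic) are finitely many conditions of the form $\gamma\notin D_jK$ with $\gamma\notin D_j$, or $\gamma\notin EK$ with $\gamma\notin E$. By Lemma 2 each holds for some finite-index $K\lhd\Gamma$, and it persists for smaller $K$; the intersection of these finitely many subgroups satisfies all of them. By Lemma 3, $w$ has nontrivial image in the RF group $A(\bar{\mathcal G})\rtimes\bar\Gamma$. Hence $G$ is RF, and its presentation is finite.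

## 7. Why $\phi$ is injective

The first attempt in Section 2 failed because the commutation pattern was not $\phi$-invariant. We now check that here it is.

**Step 1: $\phi$ on $\Gamma$.** We show that $\phi$ restricts to an injective endomorphism of $\Gamma$ compatible with the retractions. The relations are preserved: $[b,z^p]=[u^p,z^p]=[u^p,c^p]=1$ and $u^pbu^{-p}=bz^p$. Let $\psi=\phi|_\Phi:b\mapsto b,\ c\mapsto c^p$. Checking on generators, $\phi(i(c))=c^pu^p=(cu)^p=i(\psi(c))$, $\phi(i(b))=b=i(\psi(b))$, and both $r\phi$ and $\psi r$ send $b\mapsto b$, $c\mapsto c^p$, $z,u\mapsto1$. Thus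
$$\phi\circ i=i\circ\psi,\qquad r\circ\phi=\psi\circ r,\qquad\text{so}\quad \phi\rho_j=\rho_j\phi\quad(j=1,2), \tag{7}$$
since $\phi ir=i\psi r=ir\phi$ and $\phi r=\psi r=r\phi$.

The map $\psi$ takes reduced words to reduced words, so it is injective. It induces a map $Q=q\langle b\rangle\mapsto\psi(Q):=\psi(q)\langle b\rangle$ on $Y$, which is injective: $\psi(q)^{-1}\psi(q')\in\langle b\rangle=\psi(\langle b\rangle)$ implies $q^{-1}q'\in\langle b\rangle$. Moreover $\phi(y_Q)=\psi(q)z^p\psi(q)^{-1}=y_{\psi(Q)}^p$. So $\phi$ sends the basis of the free group $\Lambda_0$ to $p$-th powers of distinct basis elements and is injective on $\Lambda_0$. As it maps $\Lambda_0$ to $\Lambda_0$ and $\Phi$ to $\Phi$, injectively on both, it is injective on $F=\Lambda_0\rtimes\Phi$. Finally $\phi(fu^e)=\phi(f)u^{pe}$ is trivial only if $e=0$ and $f=1$.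

**Step 2: $\phi^{-1}(D_j)=D_j$.** This will make $\phi$ injective on vertices. By (7), $\phi(D_j)\subset D_j$. If $\phi(g)\in D_j$, then $\phi(g)=\rho_j\phi(g)=\phi(\rho_j(g))$, and injectivity gives $g=\rho_j(g)\in D_j$.

**Step 3: $\phi^{-1}(E)=E$.** This will make $\phi$ preserve non-edges; here the invariance of $n\mid m$ under scaling is used. Clearly $\phi(E)\subset E$. Let $\phi(g)\in E$ with $g=(cu)^e\lambda q$. Then $\phi(g)=(cu)^{pe}\phi(\lambda)\psi(q)$, so $\phi(\lambda)\in V_0$ by (4). If $\lambda=1$, then $g\in E$. Otherwise let $\lambda=\prod_iy_{Q_i}^{M_i}$ be the normal form. Then $\phi(\lambda)=\prod_iy_{\psi(Q_i)}^{pM_i}$ is in normal form, as $\psi$ is injective on $Y$. The element of $\psi(Q_s)$ not ending in $b^{\pm1}$ is $\psi(q_s)=c^{p\nu_0}b^{\kappa_1}c^{p\nu_1}\cdots c^{p\nu_{l-1}}$: it has the same $\kappa_j$, prefix cosets $\psi(P_j)$, and heights $ph_j$. So condition $(A_0)$ for $\phi(\lambda)$ compares the sequence $(\psi(P_j),p\kappa_jh_j)$, with zero entries deleted, to $(\psi(Q_i),pM_i)$; it is equivalent to $(A_0)$ for $\lambda$.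 Condition $(B_0)$ for $\phi(\lambda)$ reads $ph_l\mid pM_s$, equivalent to $h_l\mid M_s$. By Lemma 1, $\lambda\in V_0$, so $g\in E$.

**Step 4: from $\Gamma$ to $G$.**

**Lemma 4.** *If $E'\subset\Gamma$ is bi-invariant and $\phi^{-1}(E')=E'$, then $\phi|_\Gamma$ extends to an injective endomorphism of $A(\mathcal G(E'))\rtimes\Gamma$ fixing $X_{D_1}$ and $Y_{D_2}$.*

*Proof.* By Step 2, $gD_j\mapsto\phi(g)D_j$ is well defined and injective on vertices. Since $g^{-1}h\in E'\iff\phi(g)^{-1}\phi(h)\in E'$, it maps $\mathcal G(E')$ isomorphically onto a full subgraph. So it induces an injective endomorphism of $A(\mathcal G(E'))$. This is equivariant with respect to $\phi|_\Gamma$: the vertex $\gamma gD_j$ goes to $\phi(\gamma)\phi(g)D_j$. Together the two maps define an endomorphism of the semidirect product, injective because it is injective on both factors and preserves each. It fixes the vertices $D_1$ and $D_2$. $\square$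

With $E'=E$ and Step 3 we obtain an injective endomorphism of $G=A(\mathcal G)\rtimes\Gamma$ that agrees with $\phi$ on the generators. So $\phi$ is an injective endomorphism of $G$.

## 8. A commutator that dies in every finite quotient of $H_p$

Let $g=c^pzc^{-p}$. By (5), $g\notin E$, so by (6) $[x,gyg^{-1}]\ne1$ in $G$; indeed $x$ and $gyg^{-1}$ generate a free group of rank 2. As $G\le H_p$, the commutator is nontrivial in $H_p$.

Let $\theta:H_p\to Q$ be a homomorphism to a finite group. Since $t^{-1}zt=z^p$, the computation of Section 1 applies: the order $n$ of $\theta(z)$ is prime to $p$, and with $k\ge1$, $pk\equiv1\pmod n$ we get $\theta(z)=\theta(z^{pk})$. Hence $\theta(g)=\theta(g')$ for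
$$g'=c^pz^{pk}c^{-p}=\underbrace{(cu)^pb^k(cu)^{-p}}_{\in D_1}\cdot\underbrace{c^pb^{-k}c^{-p}}_{\in D_2}\in E$$
by (1) with its exponent $n$ there equal to $p$. Thus $[x,g'yg'^{-1}]=1$ in $G$, and
$$\theta([x,gyg^{-1}])=[\theta(x),\theta(g)\theta(y)\theta(g)^{-1}]=[\theta(x),\theta(g')\theta(y)\theta(g')^{-1}]=\theta([x,g'yg'^{-1}])=1 .$$
So $H_p$ is not residually finite, and Theorem 1 is proved. $\blacksquare$

## 9. Finite classifying spaces

**Theorem 2.** *$G$ has a finite $3$-dimensional $K(G,1)$ (so $G$ is torsion-free), and $\operatorname{cd}G=3$. Each $H_p$ ($p\geq 2$) has a finite $K(H_p,1)$ of dimension at most $4$. The same $G$ works for all $p\ge2$.*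

We use the standard fact on graphs of aspherical spaces: if $X$ is a $K(A,1)$, $Z$ is a $K(C,1)$, and two cellular maps $Z\to X$ induce injections $C\to A$, then attaching $Z\times[0,1]$ to $X$ by these maps at the two ends gives a $K(\pi,1)$ for the corresponding HNN-extension. If $X,Z$ are finite complexes, so is the result, of dimension $\max(\dim X,\dim Z+1)$.

**Step 1: $\Gamma$.** The space $T^2\vee S^1$ is a $K(F,1)$, and the mapping torus of a cellular self-map inducing $\sigma$ (or $\sigma^{-1}$, according to orientation) is a finite $3$-dimensional $K(\Gamma,1)$.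

**Step 2: $G$ as two successive HNN-extensions.** Adding the generators $x$ and $y$ one at a time, the presentation of $G$ reads
$$G_1=\langle\Gamma,x\mid x\text{ centralizes }D_1\rangle,\qquad G=\langle G_1,y\mid y\text{ centralizes }M\rangle,\qquad M=\langle b,c,x\rangle\le G_1 ,$$
because $D_1=\langle b,cu\rangle$, and $y$ is required to commute with $b,c,x$. The edge group $D_1=i(\Phi)$ is free of rank 2.

**Step 3: identifying $M$.** We need $M$ up to isomorphism. Write $F(S)$ for the free group on a set $S$. As in Section 6, Step 1, but without $y$, we have $G_1=F(\Gamma/D_1)\rtimes\Gamma$ with $x$ the basis element of the coset $D_1$. The conjugates of $x$ by elements $v\in\Phi$ are the basis elements of the cosets $vD_1$, and these correspond to $\Phi/(\Phi\cap D_1)$; so $M=F(\Phi/(\Phi\cap D_1))\rtimes\Phi$.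

*Claim:* $\Phi\cap D_1=\langle b\rangle$. Clearly $b$ is in both. Let $v\in\Phi\cap D_1$ have reduced form as in Section 3, Step 3. Then $v=\rho_1(v)=i(r(v))=i(v)$. By (2), $\mathrm{ht}(v)=0$ and $\prod_jy_{P_j}^{\kappa_jh_j}=1$ in $\Lambda_0$; since the $P_j$ are distinct and $\kappa_j\ne0$, all $h_j=0$. If $l=0$, then $v=c^{\nu_0}$ has height $0$, so $v=1$. If $l\ge1$, then $\nu_0=h_1=0$. If $l\ge2$, then $h_2=\nu_0+\nu_1=\nu_1\ne0$, a contradiction. So $l=1$, $v=b^{\kappa_1}c^{\nu_1}$ with $\nu_1=\mathrm{ht}(v)=0$, and $v\in\langle b\rangle$.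

Hence $M=F(Y)\rtimes\Phi$. By the isomorphism $F\cong\Lambda_0\rtimes\Phi$ of Section 3, Step 2, with $z$ renamed $x$, this is $M\cong\langle b,x\mid[b,x]\rangle*\langle c\rangle\cong\mathbb Z^2*\mathbb Z$.

**Step 4: assembling the spaces.** To the $3$-dimensional $K(\Gamma,1)$ attach $K(D_1,1)\times[0,1]$ with $K(D_1,1)=S^1\vee S^1$, of dimension $2$, and then $K(M,1)\times[0,1]$ with $K(M,1)=T^2\vee S^1$, of dimension $3$. All edge maps induce inclusions. The result is a finite $3$-dimensional $K(G,1)$; a group with a finite-dimensional classifying space is torsion-free. So $\operatorname{cd}G\le3$. Equality holds because $G$ contains $\langle b,z,u\rangle=\langle b,z\rangle\rtimes\langle u\rangle$, the integral Heisenberg group, which is the fundamental group of a closed aspherical $3$-manifold and so has cohomological dimension $3$.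

**Step 5: $H_p$.** The mapping torus of a cellular self-map of $K(G,1)$ inducing $\phi$ is the case of the standard fact with both edge groups equal to $G$, one edge map the identity and the other inducing $\phi$, which is injective. It is a finite $K(H_p,1)$ of dimension at most $4$. Finally, the presentation of $G$ does not involve $p$. $\square$

## 10. The exact finite residual of $H_p$

Which elements of $H_p$ die in all finite quotients? The quotients of $\Gamma$ that matter are the following.

**Definition.** A normal subgroup $K\lhd\Gamma$ of finite index is *$\phi$-stable* if $\phi^{-1}(K)=K$. Let $E_p=\bigcap_{K\ \phi\text{-stable}}EK$.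

*Example.* Let $\pi:\Gamma\to\mathrm{Heis}(\mathbb Z/n)$, $n\ge2$, with $c\mapsto1$ as in Section 5. The endomorphism $\alpha:b\mapsto b,\ z\mapsto z^p,\ u\mapsto u^p$ of $\mathrm{Heis}(\mathbb Z/n)$ satisfies $\pi\phi=\alpha\pi$. If $\gcd(n,p)=1$, then $\alpha$ is onto, hence bijective, and $\phi^{-1}(\ker\pi)=\ker(\alpha\pi)=\ker\pi$. If $d=\gcd(n,p)>1$, then $\alpha(z^{n/d})=1$, so $z^{n/d}\in\phi^{-1}(\ker\pi)\setminus\ker\pi$, and $\ker\pi$ is not $\phi$-stable.

If $K$ is $\phi$-stable, $\phi$ induces an injective, hence bijective, endomorphism $\bar\phi$ of the finite group $\Gamma/K$. Finite intersections of $\phi$-stable subgroups are $\phi$-stable.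

**Theorem 3.**

1. *For $g=(cu)^e\lambda q$ ($\lambda\in\Lambda_0$, $q\in\Phi$): $g\in E_p$ iff $\lambda=1$, or, in the notation of Lemma 1 with $N=0$, $(A_0)$ holds and $h_l\mid p^jM_s$ for some $j\ge0$.*
2. *The intersection $R$ of all finite-index subgroups of $H_p$ is the normal closure of $\{[x,gyg^{-1}]:g\in E_p\}$. For $g\in\Gamma$: $[x,gyg^{-1}]\in R\iff g\in E_p$, while $[x,gyg^{-1}]=1\iff g\in E$. The quotient $H_p/R$ is the ascending HNN-extension of $A(\mathcal G_p)\rtimes\Gamma$ by $\phi$, where $\mathcal G_p=\mathcal G(E_p)$ is defined like $\mathcal G$ with $E_p$ in place of $E$.*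

To show that an element lies outside $E_p$ we must produce $\phi$-stable subgroups. The next lemma supplies them from quotients of $\ell$-power order.

**Lemma 5.** *Let $\ell\nmid p$ be prime. Every normal subgroup of $\ell$-power index in $\Gamma$ contains a $\phi$-stable one of $\ell$-power index.*

*Proof.* Let $S$ be the given quotient and $K$ the intersection of the kernels of all homomorphisms from $\Gamma$ to $\ell$-groups of order $\le|S|$. There are finitely many of these up to isomorphism of the targets, as $\Gamma$ is finitely generated. So $\Gamma/K$ embeds in a finite product of finite $\ell$-groups and is a finite $\ell$-group; and $K$ is contained in the given subgroup. If $k\in K$ and $f:\Gamma\to P$ is one of these homomorphisms, then $f\circ\phi$ is another, so $f(\phi(k))=1$; thus $\phi(K)\subset K$, and $\phi$ induces an endomorphism $\bar\phi$ of $\Gamma/K$.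

In the abelianization of $\Gamma$ the relation $ubu^{-1}=bz$ kills $z$, so $H_1(\Gamma;\mathbb F_\ell)=\mathbb F_\ell^3$ with basis $b,c,u$, and $\phi$ acts as $\mathrm{diag}(1,p,p)$, which is invertible since $\ell\nmid p$. The quotient of the $\ell$-group $\Gamma/K$ by its Frattini subgroup is elementary abelian, hence a quotient of $H_1(\Gamma;\mathbb F_\ell)$, so $\bar\phi$ is onto modulo the Frattini subgroup. Therefore $\bar\phi$ is onto, and by finiteness bijective. So $\phi(g)\in K$ implies $g\in K$, and $\phi^{-1}(K)=K$. $\square$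

The *pro-$\ell$ topology* is defined like the profinite topology, with normal subgroups of $\ell$-power index only. For instance, if $\ell\nmid m$ and $m\geq 2$, then $m\mathbb Z$ is not pro-$\ell$ closed in $\mathbb Z$, because $m\mathbb Z+\ell^a\mathbb Z=\mathbb Z$ for all $a$, while $\ell\mathbb Z$ is pro-$\ell$ closed.

**Lemma 6.** *Let $N=\ell^a\ge2$, $\ell$ prime. $\Gamma_N$ is residually a finite $\ell$-group, and $E_N$ is closed in its pro-$\ell$ topology.*

*Proof.* Let $L\lhd\Gamma_N$ be the free subgroup of Section 5, Step 3, of index $N^3$, an $\ell$-power. Given $L'\lhd L$ of $\ell$-power index, it has finitely many $\Gamma_N$-conjugates, each normal in $L$ of $\ell$-power index. Their intersection is normal in $\Gamma_N$, and its index in $L$, hence in $\Gamma_N$, is a power of $\ell$. Conversely a normal subgroup of $\ell$-power index in $\Gamma_N$ meets $L$ in such a subgroup of $L$. So the pro-$\ell$ topology of $\Gamma_N$ induces that of $L$, and $L$ is open and closed in $\Gamma_N$. In particular a set closed in $L$ is closed in $\Gamma_N$. As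 free groups are residually $\ell$, so is $\Gamma_N$: elements outside $L$ survive in $\Gamma_N/L$.

The maps $\rho_j$ send $z$ and $u$ to $1$, so they induce idempotent endomorphisms of $\Gamma_N$, with image $D_j(N)$. The argument of Section 5, Step 1 applies verbatim with $K$ of $\ell$-power index: $K'=K\cap\rho_j^{-1}(K)$ again has $\ell$-power index, since $\Gamma_N/\rho_j^{-1}(K)$ embeds in $\Gamma_N/K$. So $D_j(N)$ is pro-$\ell$ closed, and $H_j=D_j(N)\cap L$ is finitely generated and pro-$\ell$ closed in $L$. By Ribes–Zalesskii (*Internat. J. Algebra Comput.* 4 (1994): products of finitely generated pro-$\ell$ closed subgroups of a free group are pro-$\ell$ closed), $H_1H_2$ is pro-$\ell$ closed in $L$, hence in $\Gamma_N$. So $E_N$, a finite union of translates $aH_1H_2d$, is pro-$\ell$ closed in $\Gamma_N$. $\square$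

### Membership in $E_p$: proof of Theorem 3, part 1

**Step 1: the condition suffices.** We show that under the condition $g\in EK$ for every $\phi$-stable $K$. If $\lambda=1$, then $g\in E$. Otherwise let $K$ be $\phi$-stable. The automorphism $\bar\phi$ of $\Gamma/K$ sends $\bar z$ to $\bar z^p$, so the order $n$ of $\bar z$ is prime to $p$. Write $p^jM_s=\kappa'h_l$, and choose an integer $\kappa\ne0$ with $p^j\kappa\equiv\kappa'\pmod n$. Then $p^j\kappa h_l\equiv p^jM_s$, so $\kappa h_l\equiv M_s\pmod n$. By $(A_0)$ the element of $V_0$ defined by $v=q_sb^\kappa$ is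
$$\lambda'=y_{Q_1}^{M_1}\cdots y_{Q_{s-1}}^{M_{s-1}}\,y_{Q_s}^{\kappa h_l}.$$
Each $y_Q$ is conjugate to $z$, so $y_Q^n\in K$, and $\lambda'$ agrees with $\lambda$ modulo $K$. Hence $g\in(cu)^e\lambda'q\,K\subset EK$, by (4).

**Step 2: the condition is necessary.** Suppose $\lambda\ne1$ and the condition fails. First we find a prime $\ell\nmid p$ and $N=\ell^a$ such that the image of $\lambda$ is outside $V_N$. We always take $a$ so large that, as in Section 5, Step 2, the normal form of $\lambda$ persists in $\Lambda_N$ and $(A_N)\Leftrightarrow(A_0)$. Write $\mathrm{ord}_\ell$ for the exponent of $\ell$ in an integer.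

* If $(A_0)$ fails, any $\ell\nmid p$ works, as $(A_N)$ fails.
* If $(A_0)$ holds and $h_l=0$, any $\ell\nmid p$ works, as $(B_N)$ would give $M_s\equiv0$.
* Otherwise $h_l\ne0$ and $h_l\nmid p^jM_s$ for all $j\ge0$. Then some prime $\ell\nmid p$ has $\mathrm{ord}_\ell(h_l)>\mathrm{ord}_\ell(M_s)$; if not, $h_l$ would divide $p^jM_s$ for large $j$, since the primes dividing $p$ are taken care of by $p^j$. Take also $a\ge\mathrm{ord}_\ell(h_l)$. If $\kappa h_l\equiv M_s\pmod{\ell^a}$, then $\ell^{\mathrm{ord}_\ell(h_l)}$ divides $M_s$, a contradiction. So $(B_N)$ fails.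

By (4) the image of $g$ in $\Gamma_N$ is outside $E_N$. By Lemma 6 a normal subgroup of $\ell$-power index in $\Gamma_N$ separates them; its preimage $K_1\lhd\Gamma$ has $\ell$-power index and $g\notin EK_1$. By Lemma 5 there is a $\phi$-stable $K\le K_1$, and $g\notin EK$. So $g\notin E_p$. $\square$

### The finite residual: proof of Theorem 3, part 2

**Step 3: the candidate quotient $H'$.** We build the group that should be $H_p/R$. The set $E_p\supset E$ is bi-invariant, since $D_1(EK)D_2=D_1ED_2K=EK$ for each $K\lhd\Gamma$. For $\phi$-stable $K$, with bars denoting images in $\Gamma/K$, we have $\bar\phi(\bar D_j)\subset\bar D_j$ and $\bar\phi(\bar E)\subset\bar E$; as $\bar\phi$ is injective and these sets are finite, equality holds. So $\phi(g)\in EK\iff\bar\phi(\bar g)\in\bar E\iff\bar g\in\bar E\iff g\in EK$, and therefore $\phi^{-1}(E_p)=E_p$. By Lemma 4, $\phi$ induces an injective endomorphism of $G_p:=A(\mathcal G_p)\rtimes\Gamma$. Let $H'$ be the ascending HNN-extension of $G_p$ by it.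

$A(\mathcal G_p)$ is $A(\mathcal G)$ with the added relations $[X_{gD_1},Y_{hD_2}]=1$ for $g^{-1}h\in E_p$, and in $G$ this commutator equals $g\,[x,(g^{-1}h)y(g^{-1}h)^{-1}]\,g^{-1}$. So $G_p$ is $G$ with the added relations $[x,gyg^{-1}]=1$ ($g\in E_p$), and $H'$ is $H_p$ modulo the normal closure of these commutators.

**Step 4: these commutators lie in $R$.** $R$ is the intersection of the kernels of all homomorphisms from $H_p$ to finite groups. Let $\theta:H_p\to Q$ be one and $K=\ker\theta|_\Gamma$. Since $\theta(\phi(g))=\theta(t)^{-1}\theta(g)\theta(t)$, $K$ is $\phi$-stable. If $g\in E_p$, then $g=g'k$ with $g'\in E$, $k\in K$, so $\theta([x,gyg^{-1}])=\theta([x,g'yg'^{-1}])=1$ by (6).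

**Step 5: three separation properties by $\phi$-stable subgroups.** They will replace Lemma 2.

(i) *Every $1\ne\gamma\in\Gamma$ lies outside some $\phi$-stable $K$.* Write $\gamma=\lambda qu^e$ with $\lambda\in\Lambda_0$, $q\in\Phi$, and let $N=\ell^a$ with $\ell\nmid p$ and $a$ large. Then $\gamma$ is nontrivial in $\Gamma_N$: if $e\ne0$ because $N\nmid e$; if $e=0$ and $q\ne1$ because $F_N=\Lambda_N\rtimes\Phi$; if $e=0$ and $q=1$ because the normal form of $\lambda$ persists. By Lemma 6 some normal subgroup of $\ell$-power index in $\Gamma$ misses $\gamma$; apply Lemma 5.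

(ii) *If $\gamma\notin D_j$, then $\gamma\notin D_jK'$ for some $\phi$-stable $K'$.* By (i) take a $\phi$-stable $K$ with $\gamma^{-1}\rho_j(\gamma)\notin K$, and let $K'=K\cap\rho_j^{-1}(K)$. By (7), $\rho_j\phi(g)=\phi\rho_j(g)\in K$ iff $\rho_j(g)\in K$, so $\rho_j^{-1}(K)$, and hence $K'$, is $\phi$-stable. The argument of Section 5, Step 1 shows $\gamma\notin D_jK'$.

(iii) *If $\gamma\notin E_p$, then $\gamma\notin EK=E_pK$ for some $\phi$-stable $K$.* Some $\phi$-stable $K$ has $\gamma\notin EK$ by definition, and $E\subset E_p\subset EK$ gives $E_pK=EK$ for every $\phi$-stable $K$.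

**Step 6: $H'$ is residually finite.** Let $1\ne h\in H'$. If its $t$-exponent is nonzero, it survives in $\mathbb Z$. Otherwise $h$ is conjugate to some $1\ne w\in G_p$, and it suffices to treat $w$.

Suppose $w$ has nontrivial image $\gamma\in\Gamma$. Take $K$ as in (i). The map $G_p\to\Gamma\to\Gamma/K$ is compatible with $\phi$ and $\bar\phi$, so it extends to a homomorphism from $H'$ to $(\Gamma/K)\rtimes\langle t\rangle$, where $t^{-1}\bar gt=\bar\phi(\bar g)$. The target is RF by Section 5, and $w$ survives.

Suppose $1\neq w\in A(\mathcal G_p)$, say $w\in A(\mathcal G_0)$ with $\mathcal G_0$ a finite full subgraph of $\mathcal G_p$. By (ii), (iii) and finite intersections there is a $\phi$-stable $K$ with $g^{-1}g'\notin D_jK$ for distinct vertices $gD_j,g'D_j$ of $\mathcal G_0$ and $g^{-1}h\notin EK$ for nonadjacent $gD_1,hD_2$ in $\mathcal G_0$. Since $E_pK=EK$, Lemma 3 with $E'=E_p$ shows that $w$ survives in $\bar G=A(\bar{\mathcal G})\rtimes\Gamma/K$, which is RF. By Step 3, $\bar\phi(\bar D_j)=\bar D_j$ and $\bar\phi(\bar E)=\bar E$, so $\bar\phi$ induces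 an automorphism of the finite graph $\bar{\mathcal G}$, hence of $\bar G$, compatible with $\phi$ on $G_p$. So $H'$ maps to $\bar G\rtimes\langle t\rangle$. As $\bar G$ is finitely generated and RF, this group is RF by Section 5, and $w$ survives in it.

**Step 7: conclusion.** By Step 4 the normal closure of $\{[x,gyg^{-1}]:g\in E_p\}$ is contained in $R$. By Step 6 the quotient $H'$ of $H_p$ by this normal closure is RF, so $R$ is contained in it. Hence $R$ is exactly this normal closure and $H_p/R=H'$. Since $G_p\le H'$, for $g\in\Gamma$ we have $[x,gyg^{-1}]\in R$ iff this commutator is trivial in $G_p$, iff $D_1$ and $gD_2$ are adjacent in $\mathcal G_p$, iff $g\in E_p$. By (6) and $G\le H_p$, it is trivial in $H_p$ iff $g\in E$. $\blacksquare$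

For the elements $g_{n,m}=c^nz^mc^{-n}=y_{c^n\langle b\rangle}^m$ with $n\ne0$ and $m\ne0$, we have $s=l=1$, $h_1=n$, $M_1=m$. So $[x,g_{n,m}\,y\,g_{n,m}^{-1}]$ is a nontrivial element of $R$ iff $n\nmid m$ but $n\mid p^jm$ for some $j$. With $p=2$: the pair $(n,m)=(6,3)$ gives a nontrivial element of $R$, since $6\nmid3$ and $6\mid 2\cdot3$; the pair $(6,1)$ gives an element that survives in a finite quotient of $H_2$, since $3\nmid2^j$ for all $j$; and the pair $(2,1)$ is the element of Theorem 1.
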